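# Profinite groups with procyclic Engel sinks

## 1. Finite groups with cyclic Engel sinks

In a nilpotent group every long commutator $[x,g,g,\dots,g]$ is trivial. Suppose that these commutators need not die, but that for each $g$ they all fall, sooner or later, into one subgroup generated by a single element. This subgroup is allowed to depend on $g$. Must the whole group then be nilpotent up to one normal subgroup generated by a single element? For finite groups this can be settled with textbook tools, and we begin there. First the vocabulary.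

We write $x^g=g^{-1}xg$ and $[x,g]=x^{-1}g^{-1}xg$, so that
$$[x,g]=x^{-1}x^g,\qquad g^x=g[x,g]^{-1}.\tag{1}$$
Put $[x,{}_1g]=[x,g]$ and $[x,{}_ng]=[[x,{}_{n-1}g],g]$, with $[x,{}_0g]=x$.

**Definition (Engel sink).** An Engel sink of an element $g$ of a group $G$ is a subset $\mathcal E(g)\subseteq G$ such that for every $x\in G$ all sufficiently long commutators $[x,{}_ng]$ belong to $\mathcal E(g)$. How long is long enough may depend on $x$.

A group is *Engel* if for all $x,g$ some $[x,{}_ng]$ equals $1$, and *$m$-Engel* if $[x,{}_mg]=1$ for all $x,g$. So a group is Engel exactly when $\{1\}$ is a sink of every element.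

Two small groups show what the condition sees. In $S_3$ let $r$ be a 3-cycle and $s$ a transposition. Then $[r,s]=r^{-1}r^s=r^{-2}=r$, so $[r,{}_ns]=r$ for all $n$. The sink of $s$ must contain $r$, and $\langle r\rangle$ is a sink of every element because $S_3/\langle r\rangle$ is abelian. In $A_4$ let $g$ be a 3-cycle and $V$ the Klein four-group. The map $v\mapsto[v,g]$ is linear on $V$ and injective, since $C_V(g)=1$. So it is bijective, every sink of $g$ contains all of $V$, and no sink of $g$ lies in a cyclic group.

A profinite group is *procyclic* if it is topologically generated by one element. For finite groups "procyclic" means "cyclic". Throughout, subgroups of profinite groups are closed and generation is topological, except where we say "abstract".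

**Definition (PS).** A profinite group $G$ has PS if every $g\in G$ has an Engel sink $C(g)$ that is a procyclic subgroup.

PS passes to closed subgroups $H$ (use $C(g)\cap H$) and to quotients by closed normal subgroups (use images). Recall that a procyclic group is the direct product of its Sylow subgroups, each of which is a finite cyclic $q$-group or a copy of $\mathbb Z_q$. Closed subgroups of procyclic groups are procyclic and characteristic, and the closed subgroups of a procyclic pro-$q$ group form a chain.

The next lemma is used all the time.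

**Lemma 1.1.** If $e$ and $e^g$ lie in a procyclic subgroup $C$, then $g$ normalizes $\overline{\langle e\rangle}$. In particular, if $t=[x,{}_mg]$ and $[x,{}_{m+1}g]$ both lie in $C(g)$, then $g$ normalizes $\overline{\langle t\rangle}$.

*Proof.* In each finite quotient the images of $e$ and $e^g$ have equal order and lie in a cyclic group, so they generate the same subgroup. Since this holds in every finite quotient, $\overline{\langle e\rangle}=\overline{\langle e^g\rangle}$. For the second sentence, $t^g=t[t,g]\in C(g)$. $\square$

For a finite group $G$ let $\gamma_\infty(G)$ be the last term of the lower central series. Then $G/\gamma_\infty(G)$ is nilpotent, $[\gamma_\infty(G),G]=\gamma_\infty(G)$, and $\gamma_\infty$ is compatible with quotients.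

**Proposition 1.2.** If $G$ is finite with PS, then $\gamma_\infty(G)$ is cyclic.

*Proof.* The plan is to show that $p'$-elements act on $p$-subgroups with cyclic commutator, to use this to make $G$ supersoluble, and then to read off the Sylow subgroups of $\gamma_\infty(G)$.

**Step 1: coprime action.** *If a $p'$-element $g$ normalizes a $p$-subgroup $T$, then $[T,g]$ is cyclic.* By coprime action $T_1=[T,g]$ satisfies $T_1=[T_1,g]$. Put $V=T_1/\Phi(T_1)$. Then $V=[V,g]$, and $V=C_V(g)\times[V,g]$ gives $C_V(g)=0$. So the linear map $v\mapsto [v,g]$ is injective, hence bijective, on $V$, and $V=\{[v,{}_ng]:v\in V\}$ for all $n$. This is the $A_4$ computation. For $n$ large this set lies in a cyclic sink of the image of $g$ in $T_1\langle g\rangle/\Phi(T_1)$. So $V$ is cyclic, and hence so is $T_1$.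

**Step 2: solubility.** Let $q$ be the least prime divisor of $|G|$, $T$ a $q$-subgroup, and $h\in N_G(T)$ a $q'$-element. By Step 1 the group $[T,h]$ is a cyclic $q$-group. The $q'$-part of the order of its automorphism group divides $q-1$, and all prime divisors of $|h|$ exceed $q$. So $h$ acts trivially on $[T,h]$, and $[T,h]=[T,h,h]=1$. Thus every $q'$-element normalizing a $q$-subgroup centralizes it, and Frobenius' normal complement theorem gives a normal $q$-complement in $G$. It has PS and is soluble by induction on the order, so $G$ is soluble.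

**Step 3: from single elements to a group of operators.** *If a finite $p'$-group $A_0$ acts on a finite $\mathbb F_p$-space $V$ with $\dim[V,a]\le1$ for all $a\in A_0$, then $\dim[V,A_0]\le1$.* Since $[V,A_0]=\sum_a[V,a]$, otherwise there are $a,b\in A_0$ for which $[V,a]$ and $[V,b]$ are different lines.

Suppose first that $C_V(a)\ne C_V(b)$. If $v^{ab}=v$, then $v^a=v^{b^{-1}}$ and $v^a-v=v^{b^{-1}}-v\in[V,a]\cap[V,b]=0$. So $C_V(ab)=C_V(a)\cap C_V(b)$ is the intersection of two different hyperplanes. It has codimension $2$, and $\dim[V,ab]=2$, a contradiction.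

Suppose now that $C_V(a)=C_V(b)=W$. By Maschke $V=W\oplus Y$ with $Y$ a line invariant under $\langle a,b\rangle$. Then $[V,a]=[Y,a]=Y=[V,b]$, a contradiction.

**Step 4: supersolubility.** Let $V$ be a $p$-chief factor of $G$ and $A=G/C_G(V)$. As $A$ acts faithfully and irreducibly on $V$, we have $O_p(A)=1$. If $A=1$, irreducibility gives $\dim V=1$. If $A\ne1$, then $F(A)\ne1$ because $A$ is soluble, and $F(A)$ is a $p'$-group. Each element of $F(A)$ lifts to a $p'$-element of $G$ (take a suitable power of any lift), so Step 1, applied in a quotient of $G$ in which $V$ is a normal subgroup, gives $\dim[V,a]\le1$ for $a\in F(A)$. By Step 3, $\dim[V,F(A)]\le1$. This subspace is non-zero by faithfulness and $A$-invariant since $F(A)\trianglelefteq A$, so it is $V$. Hence every chief factor has prime order. Its automorphism group is then abelian, so $G'$ centralizes all chief factors of $G$. So $G'$ is nilpotent, and so is $\gamma_\infty(G)\le G'$.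

**Step 5: the Sylow subgroups of $\gamma_\infty(G)$ are cyclic.** Let $P$ be a Sylow $p$-subgroup of the nilpotent group $\Gamma=\gamma_\infty(G)$. Factor out the $p'$-part of $\Gamma$, so that $\Gamma=P$. As $G/P$ is nilpotent, the Sylow $p$-subgroup $S$ of $G$ is normal. By Schur–Zassenhaus $G=S\rtimes K$, where $K\cong G/S$ is a nilpotent $p'$-group. The subgroup $[S,K]$ is normal in $SK=G$, and $G/[S,K]$ is the direct product of images of $S$ and $K$, hence nilpotent. So $P\le[S,K]$. Conversely $[S,K]\le P$, because in the nilpotent group $G/P$ the $p$-elements commute with the $p'$-elements. By coprime action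
$$P=[S,K]=[S,K,K]=[P,K].$$
Put $V=P/\Phi(P)$, so $V=[V,K]$. By Step 1 every $k\in K$ has $\dim[V,k]\le1$, and by Step 3 $\dim V\le1$. So $P$ is cyclic. A nilpotent group with cyclic Sylow subgroups is cyclic, so $\Gamma$ is cyclic. $\square$

So a finite group with PS is cyclic-by-nilpotent.

## 2. From finite quotients to the profinite group

A profinite group is *locally nilpotent* if its finitely generated subgroups are nilpotent. It makes no difference whether we take abstract subgroups or their closures, since identities pass to closures. A profinite group is *procyclic-by-(locally nilpotent)* if it has a closed normal procyclic subgroup $N$ with $G/N$ locally nilpotent. The question for profinite groups is the following conjecture: *if every element $g$ of a profinite group $G$ admits an Engel sink that is a procyclic subgroup, then $G$ is procyclic-by-(locally nilpotent).* The conjecture is true. These are the statements that we shall prove.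

**Theorem A.** If $G$ is a profinite group in which every element has an Engel sink that is a procyclic subgroup, then $G$ has a closed normal procyclic subgroup $M$ with $G/M$ locally nilpotent.

**Theorem B.** For a profinite group $G$ the following are equivalent:

- (a) every $g\in G$ has an Engel sink contained in a procyclic subgroup;
- (b) $G$ is procyclic-by-(locally nilpotent);
- (c) $G$ has a closed normal procyclic subgroup $M$ which is an Engel sink for every element of $G$ simultaneously.

**Theorem C.** For $n\ge1$ put $\rho=n^2(2n+3)$, $K=\rho+3n+2$, $F=n+K$. There is $p_0(n)$ such that for every prime $p\ge p_0(n)$: if $P$ is a pro-$p$ group in which, for every $g$, the set $\{[x,{}_ng]:x\in P\}$ lies in a procyclic subgroup, then $P$ has a closed normal procyclic subgroup $N$ with $P/N$ $F$-Engel.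

The sensible first attempt at Theorem A is to take limits in Proposition 1.2. For $V$ open and normal in $G$ the group $\gamma_\infty(G/V)$ is cyclic, and these groups form an inverse system with surjective maps. Put
$$R=\varprojlim_V\gamma_\infty(G/V).\tag{2}$$
This is a closed normal procyclic subgroup mapping onto each $\gamma_\infty(G/V)$. All finite quotients of $Q=G/R$ are nilpotent, that is, $Q$ is *pronilpotent*. Hence $Q=\prod_pQ_p$ is the product of its Sylow pro-$p$ subgroups. Are we done? No, because pronilpotent does not imply locally nilpotent.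

**Example 2.1.** Let $p$ be odd and $B=\mathbb Z_p\rtimes(1+p\mathbb Z_p)$, where $g\in1+p\mathbb Z_p$ acts by $a^g=ga$. In additive notation $[a,g]=(g-1)a$, so $[a,{}_mg]=(g-1)^ma$, which is never $0$ if $a\ne0$ and $g\ne1$. So $B$ is not Engel. All its finite quotients are $p$-groups, so $R=1$. Yet $B$ has PS: the quotient $B/\mathbb Z_p$ is abelian, and $\mathbb Z_p$ is a sink of every element.

So inside each $Q_p$ we need a further normal procyclic $N_p$ with $Q_p/N_p$ Engel. Suppose that we have found one for each prime separately. Does the product work?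

**Example 2.2.** For each odd prime $p$ let $B_p=(\mathbb Z/p^p)\rtimes\langle 1+p\rangle$, with $1+p$ acting by multiplication, and let $Q=\prod_pB_p$. The subgroup $\prod_p\mathbb Z/p^p$ is procyclic with abelian quotient, so $Q$ has PS. Each $B_p$ is a finite $p$-group, hence Engel, and a theorem about one prime at a time would allow $N_p=1$ for all $p$. But $Q$ is not Engel: if $a$ has all components $1$ and $g$ has all components $1+p$, then $[a,{}_mg]$ has $p$-component $p^m\ne0$ for every $p>m$. So we need $N_p$ with $Q_p/N_p$ being $F$-Engel for one $F$ and almost all $p$. This is what Theorem C is for.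

Suppose even this is done. The preimage in $G$ of $\prod_pN_p$ is an extension of the procyclic group $R$ by a procyclic group. It need not be procyclic if $R$ and $\prod N_p$ share a prime.

**Example 2.3.** Let $p$ be odd and $G=B\times(\mathbb F_p\rtimes\mathbb F_p^*)$ with $B$ as in Example 2.1. Here $R=\mathbb F_p$, $N_p=\mathbb Z_p$, and the preimage is $\mathbb Z_p\times\mathbb F_p$, not procyclic. This $G$ does not have PS. Take $g=(1+p,\zeta)$ with $\zeta\ne1$. Then $[(a,b),{}_mg]=(p^ma,(\zeta-1)^mb)$ for $(a,b)\in\mathbb Z_p\times\mathbb F_p$. Letting $a=0$, a subgroup that is a sink contains $\mathbb F_p$, and letting $b=0$, $a=1$, it contains some $p^m\mathbb Z_p$ with the closure taken. So it contains $p^m\mathbb Z_p\times\mathbb F_p$ and is not procyclic.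

Example 2.3 suggests how the collision is avoided. At the primes where $R$ lives, PS should force $Q_p$ to be Engel already, with no $N_p$ needed. There are thus three jobs: single primes (Section 4), uniformity in the prime (Sections 5 and 6), and gluing (Section 7).

## 3. Borrowed facts

We use the following results without proof. First, a reminder: the Zassenhaus series $D_1\ge D_2\ge\dots$ of a pro-$p$ group $G$ satisfies $D_1=G$, $[D_i,D_j]\le D_{i+j}$ and $D_i^p\le D_{pi}$. If $G$ is finitely generated, the $D_i$ form a base of open neighborhoods of $1$. For instance, in $\mathbb Z_p$ the group $D_i$ is $p^r\mathbb Z_p$ with $r$ least such that $p^r\ge i$. Commutation of representatives turns $\bigoplus_iD_i/D_{i+1}$ into a Lie algebra over $\mathbb F_p$, and $L_p(G)$ denotes its subalgebra generated by $D_1/D_2$. A Lie algebra satisfying a polynomial identity is called PI.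

**Fact 1** (Wilson–Zelmanov, *Identities for Lie algebras of pro-p groups*, J. Pure Appl. Algebra 81 (1992), Theorem 5). A profinite Engel group is locally nilpotent.

**Fact 2** (same paper, Theorem 1). If a pro-$p$ group $G$ satisfies a coset identity, that is, $w(a_1V,\dots,a_kV)=1$ for a non-trivial word $w$ and an open subgroup $V$, then $L_p(G)$ is PI.

**Fact 3** (Zelmanov, *Lie algebras and torsion groups with identity*, J. Comb. Algebra 1 (2017)). A PI Lie algebra over a field, generated by finitely many elements such that every commutator in the generators is ad-nilpotent, is nilpotent.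

**Fact 4** (Lazard, *Groupes analytiques p-adiques*). A finitely generated pro-$p$ group with $L_p(G)$ nilpotent is $p$-adic analytic.

**Fact 5** (Dixon–du Sautoy–Mann–Segal, *Analytic pro-p groups*, Chapters 4 and 9). A $p$-adic analytic pro-$p$ group $H$ has an open normal uniform subgroup $U=\exp\Lambda$, where $\Lambda$ is a $\mathbb Z_p$-Lie lattice in the Lie algebra $L=\mathbb Q_p\Lambda$ and $\exp:\Lambda\to U$ is a homeomorphism. The product is given by the convergent Baker–Campbell–Hausdorff (BCH) series $\Phi$, that is, $\exp X\exp Y=\exp\Phi(X,Y)$, and $\Phi(X,Y)-X-Y\in p^{2m}\Lambda$ for $X,Y\in p^m\Lambda$. The sets $\exp(p^m\Lambda)$ are open normal subgroups of $H$ forming a base at $1$, and $\overline{\langle\exp X\rangle}=\exp(\mathbb Z_pX)$. Conjugation by $h\in H$ induces a Lie automorphism $A_h:X\mapsto X^h$ of $L$ with $A_h\Lambda=\Lambda$ and $(\exp X)^h=\exp(X^h)$, continuous in $h$. A subspace invariant under all $A_u$ $(u\in U)$ is an ideal.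

In Example 2.1, let $e$ generate $\mathbb Z_p$ and let $e^{p^r}=\exp X\in U$. For $g=1+p$ we have $(\exp X)^g=(\exp X)^{1+p}$, so $A_gX=(1+p)X$. So the procyclic sink shows up in the Lie algebra as an eigenline with eigenvalue different from $1$. Section 4 proves that this is what happens in general.

**Fact 6** (P. Hall; Huppert, *Endliche Gruppen I*, III.§10). A finite $p$-group $H$ with $|H/H^p|<p^p$ is regular. Subgroups and quotients of regular $p$-groups are regular. In a regular $p$-group the sets $\mho_s(H)=\{x^{p^s}\}$ and $\Omega_s(H)=\{x:x^{p^s}=1\}$ are characteristic subgroups, and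
$$x^{p^s}=y^{p^s}\iff(x^{-1}y)^{p^s}=1.\tag{3}$$

Abelian $p$-groups have the properties listed in Fact 6 by inspection. The dihedral group of order $8$ is not regular: two reflections $x,y$ whose product has order $4$ satisfy $x^2=y^2=1$ but $(x^{-1}y)^2\ne1$.

We shall also use Baire's theorem in this form: if a non-empty compact Hausdorff space is a countable union of closed subsets, then one of them has non-empty interior. Kolchin's theorem says that a group of unipotent linear maps of a finite-dimensional space can be simultaneously brought to unitriangular form.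

## 4. One prime: an invariant line in the Lie algebra

Fix a prime $p$. It may be $2$.

**Proposition 4.1.** A pro-$p$ group $G$ with PS has a closed normal procyclic subgroup $N$ with $G/N$ Engel.

The proof has four steps: finitely generated groups are analytic; each element acts on the Lie algebra with at most one exceptional eigenvalue; these exceptional lines are one invariant line; finally we pass to groups that are not finitely generated.

**Step 1: analyticity.** *If $G$ is a finitely generated pro-$p$ group with PS, it is $p$-adic analytic.* We verify the hypotheses of Facts 2, 3 and 4.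

*A coset identity.* For $(x,y,g)\in G^3$ there is $n\ge1$ with $[[x,{}_ng],[y,{}_ng]]=1$, since for large $n$ both entries lie in the abelian group $C(g)$. For fixed $n$ this is a closed condition, so by Baire one of these words vanishes on some $aV\times bV\times dV$ with $V$ an open subgroup. The word is non-trivial, as we now check in the free group on $x,y,g$. First, $[x,{}_mg]\ne1$ for all $m$. Otherwise let $m\ge 0$ be largest with $u=[x,{}_mg]\ne1$; then $u$ commutes with $g$, so $u=g^k$, as the centralizer of $g$ is $\langle g\rangle$. Here $m\ne0$ because $x\notin\langle g\rangle$, and for $m\ge1$ the endomorphism $x\mapsto1$ kills $u$ and fixes $g^k$, so $k=0$ and $u=1$, a contradiction. The same holds for $y$. If the word were trivial, the non-trivial elements $[x,{}_ng]$ and $[y,{}_ng]$ would commute, hence be non-zero powers of one element $z$. The endomorphism $y\mapsto1$ kills $[y,{}_ng]$, hence kills $z$ because free groups are torsion-free, hence kills $[x,{}_ng]$. But it fixes $[x,{}_ng]\ne1$, a contradiction. By Fact 2, $L_p(G)$ is PI.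

*Ad-nilpotency.* Let $g\in D_i$, $i\ge1$, $\bar g=gD_{i+1}$, $C=C(g)$. We show that $\operatorname{ad}\bar g$ is nilpotent. The sets
$$T_n=\{x\in G:[x,{}_mg]\in C\ \text{for all } m\ge n\}\qquad(n\ge1)$$
are closed with union $G$. By Baire some $T_n$ contains a coset $aV$ with $V$ an open subgroup, and $V\ge D_{j_0}$ for some $j_0\ge1$. Let $x\in D_j$ with $j\ge j_0$. Put $a_m=[a,{}_mg]$ and $x_m=[x,{}_mg]$, so $a_m\in D_{1+mi}$ and $x_m\in D_{j+mi}$. We claim
$$[ax,{}_mg]\in a_mx_mD_{j+mi+1}\qquad(m\ge0).\tag{4}$$
For $m=0$ this is clear. If $[ax,{}_mg]=a_mx_mz$ with $z\in D_{j+mi+1}$, then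
$$[a_mx_mz,g]=[a_m,g]^{x_mz}\,[x_m,g]^z\,[z,g].$$
Work modulo $D_{j+(m+1)i+1}$. Conjugating $a_{m+1}\in D_{1+(m+1)i}$ by $x_mz\in D_{j+mi}$ changes it by an element of $D_{1+(m+1)i+j+mi}$, which is trivial modulo $D_{j+(m+1)i+1}$. Conjugating $x_{m+1}\in D_{j+(m+1)i}$ by $z$ changes it by an element of a still deeper term, and $[z,g]\in D_{j+(m+1)i+1}$. So $[ax,{}_{m+1}g]\equiv a_{m+1}x_{m+1}$, which is (4) for $m+1$.

For $m\ge n$ both $[ax,{}_mg]$ and $a_m$ lie in $C$, because $ax,a\in aV\subseteq T_n$. Put $k=j+mi$. By (4), $a_m^{-1}[ax,{}_mg]\in C\cap D_k$, and therefore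
$$x_m\in(C\cap D_k)D_{k+1},\qquad k=j+mi,\ m\ge n.\tag{5}$$
Suppose that $x_{n+1}\notin D_{j+(n+1)i+1}$. Then $x_n\notin D_{j+ni+1}$ as well, since otherwise $[x_n,g]$ would be too deep. With $k_0=j+ni$, relation (5) shows $C\cap D_k\ne C\cap D_{k+1}$ for $k=k_0$ and for $k=k_0+i$. But $C\cap D_{k_0}$ is procyclic pro-$p$, so its proper subgroup $C\cap D_{k_0+1}$ lies in $(C\cap D_{k_0})^p\le D_{pk_0}$. Hence $C\cap D_k=C\cap D_{k+1}$ whenever $k_0<k<pk_0$. Therefore $k_0+i\ge pk_0\ge2k_0$, so $i\ge k_0=j+ni>i$, a contradiction.

So $[x,{}_{n+1}g]\in D_{j+(n+1)i+1}$ for all $x\in D_j$, $j\ge j_0$. That is, $(\operatorname{ad}\bar g)^{n+1}$ kills all components of degree $\ge j_0$. As $\operatorname{ad}\bar g$ raises degrees by $i\ge1$, it is nilpotent.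

*Conclusion.* $L_p(G)$ is generated by the finite-dimensional space $D_1/D_2$, and a commutator of weight $i$ in generators from this space is of the form $gD_{i+1}$ with $g\in D_i$. So it is ad-nilpotent. Facts 3 and 4 finish Step 1.

**Step 2: at most one exceptional direction.** From now on $H$ is a finitely generated pro-$p$ group with PS, and $U,\Lambda,L,A_h$ are as in Fact 5. For $g\in H$ put $E=A_g-1$ and let $L=L_0(g)\oplus L_1(g)$ be its Fitting decomposition: $E$ maps both summands to themselves, is nilpotent on $L_0(g)$ and invertible on $L_1(g)$. *We claim $\dim L_1(g)\le1$.*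

One would like to argue like this: for $Z$ small, $[\exp Z,{}_ng]$ is $\exp(E^nZ)$ up to second order, it lies in $C(g)$, a subgroup with one-dimensional logarithm, so $E^n$ has rank at most $1$. This stops at the choice of $n$. The sink condition gives an $n$ depending on $Z$, and Baire makes it uniform only on some coset $aW$, not on a neighborhood of $1$. So we must commute starting from $a\exp Z$ and get a product of perturbations of $E$ in place of $E^n$. What saves the argument is to choose norms so that the perturbation cannot destroy injectivity on $L_1$, and to choose them before applying Baire.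

*Norms.* Write $X=X_0+X_1$ with $X_0\in L_0(g)$, $X_1\in L_1(g)$. Choose an ultrametric norm on $L_1(g)$ and $\varepsilon>0$ with $|EX|\ge\varepsilon|X|$ on $L_1(g)$. On $L_0(g)$ take a basis in which $E$ is strictly triangular and rescale its members so that $|EX|\le\frac\varepsilon p|X|$ for the corresponding maximum norm. Put $|X|=\max(|X_0|,|X_1|)$. By continuity of $h\mapsto A_h$ there is $k\ge1$ with
$$|(A_v-1)X|\le\tfrac\varepsilon p|X|\qquad\text{for all }X\in L,\ v\in V_k:=\exp(p^k\Lambda).\tag{6}$$

*Baire inside $V_k$.* Let $C=C(g)$. There are $n\ge1$, $a\in V_k$ and an open subgroup $W\le V_k$ with $[aw,{}_mg]\in C$ for all $w\in W$, $m\ge n$. Put $a_i=[a,{}_ig]$. These lie in $V_k$ because $V_k\trianglelefteq H$.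

*Linearization.* For $Y\in\Lambda$ and $i\ge1$,
$$[a_{i-1}\exp Y,g]=\exp(-Y)\,a_i\exp(Y^g)=a_i\exp(-Y^{a_i})\exp(Y^g)=a_i\exp\Phi(-A_{a_i}Y,A_gY).\tag{7}$$
If $Y\in p^m\Lambda$, then $\Phi(-A_{a_i}Y,A_gY)\equiv D_iY\pmod{p^{2m}\Lambda}$, where now $D_i=A_g-A_{a_i}$, a linear map sending $\Lambda$ into $\Lambda$. (The Zassenhaus series of Step 1 is no longer needed, so we reuse the letter.) By induction on the number of commutations, for $Z\in p^m\Lambda$ we obtain
$$[a\exp Z,{}_ng]=a_n\exp Y_n,\qquad Y_n\in TZ+p^{2m}\Lambda,\qquad T=D_n\cdots D_1.$$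
Take $m\ge k$ so large that $\exp(p^m\Lambda)\le W$. Then $\exp Y_n=a_n^{-1}[a\exp Z,{}_ng]\in C\cap V_k$, because $a$ and $a\exp Z$ lie in $aW$ and $Y_n\in p^m\Lambda$. The group $C\cap V_k$ is procyclic inside $U$, so $C\cap V_k=\exp(\mathbb Z_pB_0)$ for some $B_0\in\Lambda$ not depending on $m$ or $Z$. Take $Z=p^mX$ with $X\in\Lambda$ and divide by $p^m$: we get $TX\in\mathbb Q_pB_0+p^m\Lambda$ for all large $m$. As $\mathbb Q_pB_0$ is closed, $TX\in\mathbb Q_pB_0$. Hence $\operatorname{rank}T\le1$.

*Injectivity on $L_1(g)$.* Suppose $X_1\ne0$ and $|X_0|\le|X_1|$, and put $Y=D_iX=EX-(A_{a_i}-1)X$. By (6) the second term has both components of norm at most $\frac\varepsilon p|X_1|$. Since $|EX_1|\ge\varepsilon|X_1|>\frac\varepsilon p|X_1|$, the ultrametric inequality gives $|Y_1|=|EX_1|\ge\varepsilon|X_1|$. Also $|Y_0|\le\max(|EX_0|,\frac\varepsilon p|X_1|)\le\frac\varepsilon p|X_1|<|Y_1|$. So $Y$ satisfies the same two conditions as $X$. Starting from $0\ne X\in L_1(g)$ and applying $D_1,\dots,D_n$ we get $TX\ne0$. So $T$ is injective on $L_1(g)$, and $\dim L_1(g)\le\operatorname{rank}T\le1$.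

**Step 3: the exceptional lines coincide.** Put $\delta(h)=\det A_h$, a homomorphism from $H$ to $\mathbb Q_p^*$. *If $\delta\equiv1$, then $H$ is nilpotent, and we put $N_H=1$. If $\delta(g)\ne1$, then $\ell=L_1(g)$ is an $H$-invariant line, $N_H=\exp(\Lambda\cap\ell)\cong\mathbb Z_p$ is normal in $H$, and $H/N_H$ is nilpotent.*

By Step 2, if $L_1(h)=0$ then $A_h$ is unipotent and $\delta(h)=1$. Otherwise $L_1(h)$ is a line on which $A_h$ is a scalar different from $1$; this scalar is $\delta(h)$, since all other generalized eigenvalues are $1$. So $A_h$ is unipotent if and only if $\delta(h)=1$. Suppose $\delta(g)\ne1$. Let $\ell=L_1(g)$, let $B$ be the stabilizer of $\ell$ in $H$ (so $g\in B$), and let $\chi:B\to\mathbb Q_p^*$ give the action on $\ell$.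

*$\chi=\delta$ on $B$.* Let $f\in B$. If $\chi(f)\ne1$, then $\ell\le L_1(f)$, so $\ell=L_1(f)$ and $\chi(f)=\delta(f)$. If $\chi(f)=1$, then $\chi(gf)=\chi(g)=\delta(g)\ne1$, so by the first case $\delta(gf)=\chi(gf)=\delta(g)$, and $\delta(f)=1$.

*$B=H$.* Suppose $x\in H\setminus B$ and put $x_i=[x,{}_ig]$. We first show that some $x_i$ lies in $B$. For large $i$ the elements $e=x_i$ and $x_{i+1}$ are in $C(g)$, and $g$ normalizes $\overline{\langle e\rangle}$ by Lemma 1.1. If $e$ has finite order, then $g$ acts on the finite $p$-group $\langle e\rangle$ as a $p$-element, so $[e,{}_rg]=1$ for some $r$, and $x_{i+r}=1\in B$. If $e$ has infinite order, then $e^g=e^\mu$ with $\mu\in\mathbb Z_p^*$. If $\mu=1$, then $x_{i+1}=1\in B$. If $\mu\ne1$, some $e^{p^r}$ lies in $U$, say $e^{p^r}=\exp Y$ with $Y\ne0$. From $(\exp Y)^g=(\exp Y)^\mu$ we get $A_gY=\mu Y$, so $\ell=\mathbb Q_pY$. The element $e$ commutes with $e^{p^r}$, so it fixes $Y$ and lies in $B$.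

Since $x_0=x\notin B$, there is $i$ with $x_i\notin B$ and $x_{i+1}\in B$. By (1), $f:=g^{x_i}=gx_{i+1}^{-1}\in B$, and $\chi(f)=\delta(f)=\delta(g)\ne1$, as $f$ is a conjugate of $g$. So $L_1(f)=\ell$. But $L_1(g^{x_i})=\ell^{x_i}$, so $\ell^{x_i}=\ell$ and $x_i\in B$, a contradiction. This device, the first place where the sequence $x_i$ enters a subgroup together with (1), will return in Section 5.

*Nilpotency of $H/N_H$.* So $\ell$ is $H$-invariant, and since $\chi=\delta$ on $H$, each $h$ acts unipotently on $L/\ell$. If $\delta\equiv1$, put $\ell=0$; again each $h$ is unipotent on $L/\ell$. By Kolchin there are $H$-invariant subspaces $L=F_0>F_1>\dots>F_r=\ell$ with $X^h-X\in F_{i+1}$ for $X\in F_i$, $h\in H$, $i<r$. All $F_i$ are ideals by Fact 5. The sets $\exp(\Lambda\cap F_i)$ are normal subgroups of $H$: for $X,Y\in\Lambda\cap F_i$ all terms of the BCH series lie in $F_i$, which is closed, so $\Phi(X,Y)\in\Lambda\cap F_i$, and both $\Lambda$ and $F_i$ are $H$-invariant. For $X\in\Lambda\cap F_i$ and $Z=X^h-X\in F_{i+1}$ we have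
$$[\exp X,h]=\exp(-X)\exp(X^h)=\exp\Phi(-X,X+Z).$$
Modulo the ideal $F_{i+1}$ the arguments are $-X$ and $X$. They commute, so all BCH terms of degree at least $2$ vanish, and the linear terms cancel. So $[\exp X,h]\in\exp(\Lambda\cap F_{i+1})$. Hence $[U,{}_rH]\le\exp(\Lambda\cap\ell)=N_H$. Since $H/U$ is a finite $p$-group, some $\gamma_c(H)\le U$, and $H/N_H$ is nilpotent. If $\ell$ is a line, $\Lambda\cap\ell\cong\mathbb Z_p$ and $N_H\cong\mathbb Z_p$.

**Step 4: groups that are not finitely generated.** Let $G$ be a pro-$p$ group with PS. If $G$ is Engel, take $N=1$. Otherwise there are $g,x_0$ with $[x_0,{}_mg]\ne1$ for all $m$. Take $e=[x_0,{}_mg]$ with $m$ so large that $e$ and $[e,g]$ lie in $C(g)$. By Lemma 1.1, $g$ normalizes $\overline{\langle e\rangle}$. This group is infinite and $e^g=e^\mu$ with $\mu\ne1$, since otherwise some $[e,{}_rg]=1$, as in Step 3.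

*A power of $e$ generates a normal subgroup.* For $x,h\in G$ put $H=\overline{\langle g,e,x,h\rangle}$, which is analytic by Step 1. Some $e^{p^r}=\exp Y\in U$ with $Y\ne0$ a $\mu$-eigenvector of $A_g$. So $\delta(g)\ne1$, $\ell=\mathbb Q_pY$ and $e^{p^r}\in N_H$. As $N_H\cong\mathbb Z_p$ is normal in $H$ and its closed subgroups are characteristic, $x$ normalizes $\overline{\langle e^{p^r}\rangle}$. Here $r$ depends on $x$. But this shows that $G$ is the union of the closed subgroups $N_G(\overline{\langle e^{p^r}\rangle})$, $r\ge0$, which ascend with $r$. By Baire one of them has interior, so it is open, of finite index. The ascending chain then becomes stationary, so one of them is $G$. Fix this $r$ and put $N=\overline{\langle e^{p^r}\rangle}\trianglelefteq G$.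

*$G/N$ is Engel.* Let $x,h\in G$ and $H$ as above. By Step 3, $[x,{}_mh]\in N_H$ for some $m$. The group $N\cap N_H$ contains some $e^{p^{r'}}\ne1$, so it has finite index in $N_H\cong\mathbb Z_p$, and it is normal in $H$. The pro-$p$ group $H$ acts nilpotently on the finite $p$-group $N_H/(N\cap N_H)$. So $[x,{}_{m'}h]\in N$ for some $m'$. This proves Proposition 4.1. $\square$

## 5. Large primes: one Engel degree for all groups

For a pro-$p$ group $P$ put $E_n(g)=\{[x,{}_ng]:x\in P\}$.

**Definition (condition C(n)).** A pro-$p$ group $P$ satisfies $C(n)$, $n\ge1$, if for every $g\in P$ the set $E_n(g)$ lies in a procyclic subgroup.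

It passes to closed subgroups and quotients. Also $C(n)$ implies $C(n+1)$, because $E_{n+1}(g)\subseteq E_n(g)$. Note $E_n(g)^h=E_n(g^h)$, and in particular $E_n(g)^g=E_n(g)$. Theorem C says that $C(n)$ implies the conclusion with
$$\rho=n^2(2n+3),\qquad K=\rho+3n+2,\qquad F=n+K,$$
provided $p\ge p_0(n)$.

**Step 1: reduction to finite $P$.** Suppose the theorem holds for finite groups, with the same $p_0(n)$ and $F$. For $V$ open and normal in $P$, the set of cyclic normal subgroups of $P/V$ with $F$-Engel quotient is finite and non-empty. These sets form an inverse system under taking images. Let $(N_V)$ be an element of the inverse limit and $N=\varprojlim N_V$, that is, the intersection of the preimages of the $N_V$. It is closed, normal and procyclic, and for $x,h\in P$ the element $[x,{}_Fh]$ maps into every $N_V$, so it lies in $N$. **From now on $P$ is finite.**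

**Step 2: the prime $p_0(n)$.** *There is $p_0(n)\ge3$ such that for $p\ge p_0(n)$ every 3-generator subgroup $H$ of $P$ is regular.* The purpose is to be able to take roots and powers inside $\langle x,g,c\rangle$ for any three elements.

In $H/H^p$, which has exponent $p$, the subgroup $\langle E_n(h)\rangle$ is cyclic of order at most $p$ and normalized by $h$. So it is centralized by the $p$-element $h$, and $H/H^p$ is $(n+1)$-Engel. Next, there is $c=c(n)$ bounding the nilpotency class of all 3-generator $(n+1)$-Engel finite groups of prime-power order, independently of the prime. Otherwise take such groups $P_i$ of class tending to infinity. The profinite group $\prod P_i$ is $(n+1)$-Engel, so it is locally nilpotent by Fact 1. Choose three generators in each $P_i$. The abstract subgroup generated by the three resulting tuples is nilpotent and maps onto each $P_i$, which contradicts the growth of the classes. Hence $H/H^p$ has class at most $c$. Its $i$-th lower central factor is elementary abelian and generated by at most $3^i$ left-normed commutators in the generators. So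 $|H/H^p|\le p^r$ with $r=\sum_{i=1}^c3^i$. Put $p_0(n)=r+3$. For $p\ge p_0(n)$ we have $p^r<p^p$, and Fact 6 applies.

From now on $p\ge p_0(n)$; in particular $p$ is odd.

**Step 3: measuring the action on cyclic subgroups.** For a cyclic subgroup $D\ne1$ of $P$ normalized by $h\in P$ define $v_D(h)$ by
$$[D,h]=D^{p^{v_D(h)}},\qquad v_D(h)\le\log_p|D|.$$
As $h$ is a $p$-element, $v_D(h)\ge1$. If $d^h=d^\mu$ on $D$, then $v_D(h)=\min(v_p(\mu-1),\log_p|D|)$. For a generator $d$ of $D$ and $m\ge1$,
$$[d,{}_mh]=d^{(\mu-1)^m}\quad\text{generates}\quad D^{p^{mv_D(h)}},\tag{8}$$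
and
$$v_{D'}(h)=\min(v_D(h),\log_p|D'|)\qquad\text{for }1\ne D'\le D.\tag{9}$$
Taking $m=n$ in (8) gives the following principle. Here $C_h:=\langle E_n(h)\rangle$, a cyclic group by $C(n)$:
$$\text{if } v_D(h)\le v,\text{ then } D^{p^{nv}}\le C_h.\tag{10}$$
In words: a cyclic group on which $h$ acts visibly has a large part caught in the cyclic group $C_h$. Two such groups are then comparable.

For $g\in P$ let $|C_g|=p^k$, $k=k_g$. In a cyclic $p$-group a generating set contains a generator, so $C_g=\langle c\rangle$ for some $c\in E_n(g)$. As $E_n(g)^g=E_n(g)$, $g$ normalizes $C_g$. If $k\ge1$ put $j=j_g=v_{C_g}(g)\ge1$. Also $C_{g^x}=C_g^x$.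

**Definition (bad element).** $g$ is bad if $k_g\ge1$ and $k_g\ge Kj_g$.

For example, in $(\mathbb Z/p^k)\rtimes\langle1+p\rangle$ take $g=1+p$. Any $x$ is $ha$ with $h$ a power of $g$ and $a\in\mathbb Z/p^k$, and $[ha,g]=[a,g]=pa$. So $E_n(g)=C_g=p^n\mathbb Z/p^k$, $k_g=k-n$ and (for $k\ge n+1$) $j_g=1$. So $g$ is bad if and only if $k\ge K+n$: the cyclic group is long compared with the speed at which $g$ contracts it.

An element that is not bad is harmless: either $C_h=1$ and $[x,{}_nh]=1$, or $k_h<Kj_h$ and $[x,{}_{n+K}h]\in C_h^{p^{Kj_h}}=1$. For a bad $g$ we have $c^g=c^\lambda$ with $\lambda\in\mathbb Z$ and $v_p(\lambda-1)=j<k$, as $K>1$. The plan is to show that a big piece of $C_g$ is normal in $P$ for every bad $g$ (Step 5), and that these pieces for different $g$ essentially lie in one of them (Step 6).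

**Step 4: the generator of $C_g$ is not a high power.** This step provides the lower bound on which the contradiction in Step 5 rests.

**Lemma 5.1.** Let $g$ be bad and let $g,c\in H\le P$ with $H$ regular. If $t\ge0$ and $t+nj<k$, then $c^{p^t}\notin\mho_{t+nj+1}(H)$.

*Proof.* Put $e=nj+1$ and suppose $c^{p^t}=a^{p^{t+e}}$ with $a\in H$. Conjugating by $g$, $(a^g)^{p^{t+e}}=c^{\lambda p^t}=(a^\lambda)^{p^{t+e}}$, so by (3) $a^g\in a^\lambda\Omega_{t+e}(H)$. Modulo the normal subgroup $\Omega_{t+e}(H)$ the element $g$ raises $a$ to the power $\lambda$, and hence $[a,{}_ng]\in a^{(\lambda-1)^n}\Omega_{t+e}(H)$. By (3) again,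
$$[a,{}_ng]^{p^{t+e}}=a^{(\lambda-1)^np^{t+e}}=c^{p^t(\lambda-1)^n}.$$
The right side has order $p^{k-t-nj}>1$. So $[a,{}_ng]$ has order $p^{(k-t-nj)+(t+e)}=p^{k+1}$. This is impossible, since $[a,{}_ng]\in E_n(g)\subseteq C_g$ and $|C_g|=p^k$. $\square$

We also need one consequence of regularity: for $H$ regular and $y\in H$,
$$z\in\mho_s(H)\ \Rightarrow\ (yz)^{p^t}\in y^{p^t}\mho_{s+t}(H).\tag{11}$$
Indeed, $z^{p^t}\in\mho_{s+t}(H)$, so in the regular group $H/\mho_{s+t}(H)$ the image of $z=y^{-1}\cdot yz$ has trivial $p^t$-th power, and (3) applies.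

**Step 5: a piece of $C_g$ is normal.**

**Lemma 5.2.** If $g$ is bad, then $N_g:=C_g^{p^{\rho j}}$ is normal in $P$.

*Proof.* Let $x\in P$. We must show that $x$ normalizes $N_g$. Put $x_i=[x,{}_ig]$. We know that $x_n\in C_g$, so $x_n$ normalizes $C_g$. We climb down from $x_n$ to $x_0=x$, paying at each stage with a shrinking of the cyclic group. The stages are linked by (1), as in Section 4.

Let $H=\langle x,g,c\rangle$, regular by Step 2; all $x_i$ are in $H$. Put
$$s=(2n+2)j,\qquad J=j+s=(2n+3)j,\qquad D_i=C_g^{p^{(n-i)nJ}}.$$
As $n^2J=\rho j$, we have $D_n=C_g$ and $D_0=N_g$. We show by descending induction that $x_i$ normalizes $D_i$. For $i=n$ this is clear. Let $0\le i<n$ and suppose that $x_{i+1}$ normalizes $D:=D_{i+1}$. Then $|D|=p^\kappa$ with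
$$\kappa\ge k-(n-1)nJ\ge Kj-\rho j+nJ=nJ+(3n+2)j>J.\tag{12}$$
By (1), $f:=g^{x_i}=gx_{i+1}^{-1}$ normalizes $D$. Note $C_f=C_g^{x_i}$. There are two cases, according to whether $f$ acts visibly on $D$.

*Case 1: $v_D(f)\le J$.* By (10), $D_i=D^{p^{nJ}}\le C_f=C_g^{x_i}$. Also $D_i^{x_i}\le C_g^{x_i}$ has the same order as $D_i$, and $C_g^{x_i}$ is cyclic. So $D_i^{x_i}=D_i$, as wanted.

*Case 2: $v_D(f)>J$.* Here (10) tells nothing useful about $f$, since $f$ acts too weakly on $D$. We show that this case cannot occur. The trick is to mix $f$ with a power of $g$ to produce an element $u$ that acts visibly on $D$, as $g^{p^s}$ does, and acts on the conjugate $b=c^{x_i}$ almost as $f$ does. Then both $D_i$ and a power of $b$, up to an error, are caught in the same cyclic group $C_u$. Compared there, they contradict the different strengths with which $f$ acts on $D$ and on $b$.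

Write $d^f=d^\mu$ on $D$, with $v_p(\mu-1)\ge J+1$. Let $b=c^{x_i}\in H$, so $b^f=b^\lambda$. Conjugating Lemma 5.1 by $x_i\in H$ gives
$$b^{p^{t'}}\notin\mho_{t'+nj+1}(H)\qquad\text{if }t'\ge0,\ t'+nj<k.\tag{13}$$
Let $u=g^{p^s}f\in H$. On $D\le C_g$ the element $u$ acts as the power $\lambda^{p^s}\mu$. As $p$ is odd and $v_p(\lambda-1)=j\ge1$, we have $v_p(\lambda^{p^s}-1)=j+s=J$. From $\lambda^{p^s}\mu-1=\lambda^{p^s}(\mu-1)+(\lambda^{p^s}-1)$ we get $v_p(\lambda^{p^s}\mu-1)=J<\kappa$, so $v_D(u)=J$. By (10),
$$D_i=D^{p^{nJ}}=\langle c^{p^m}\rangle\le C_u,\qquad m=(n-i)nJ\le\rho j<k.$$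
On the other side, $w:=[b,{}_nu]\in C_u$. Modulo $\mho_s(H)\ni g^{p^s}$ we have $u\equiv f$, and $[b,{}_nf]=b^{(\lambda-1)^n}$. So
$$w=b^{(\lambda-1)^n}z,\qquad z\in\mho_s(H).\tag{14}$$

*Comparing in $C_u$.* Since $C_u$ is a cyclic $p$-group, either $w\in\langle c^{p^m}\rangle$, and then we put $t=0$, or $\langle c^{p^m}\rangle=\langle w^{p^t}\rangle$ for some $t\ge0$. In the second case $c^{p^m}$ is a power of $w^{p^t}$, so $c^{p^m}\in\mho_t(H)$. Lemma 5.1 with $m$ in place of $t$ is applicable, since $m+nj\le(\rho+n)j<Kj\le k$, and it gives $t\le m+nj$. In both cases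
$$y:=w^{p^t}\in D_i\le D\qquad\text{and}\qquad t\le m+nj.$$

*Computing $[y,f]$ twice.* As $y\in D$, $[y,f]=y^{\mu-1}=w^{p^t(\mu-1)}\in\mho_{t+J+1}(H)\le\mho_{t+s}(H)$. By (14) and (11), $y\in b^{p^t(\lambda-1)^n}\mho_{s+t}(H)$, so $[y,f]\equiv b^{p^t(\lambda-1)^{n+1}}\pmod{\mho_{s+t}(H)}$. Hence $b^{p^t(\lambda-1)^{n+1}}\in\mho_{s+t}(H)$. Since $v_p((\lambda-1)^{n+1})=(n+1)j$, this says
$$b^{p^{t'}}\in\mho_{s+t}(H),\qquad t'=t+(n+1)j.$$
But
$$t'+nj=t+(2n+1)j\le m+(3n+1)j\le(\rho+3n+1)j<Kj\le k,$$
and, since $j\ge1$,
$$t'+nj+1=t+(2n+1)j+1\le t+(2n+2)j=t+s.$$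
So $b^{p^{t'}}\in\mho_{t'+nj+1}(H)$ with $t'+nj<k$, against (13). Case 2 does not occur, the induction goes through, and $x=x_0$ normalizes $D_0=N_g$. $\square$

The last two inequalities dictate the constants: $s=(2n+2)j$ is what the second needs, and $K=\rho+3n+2$ is what the first needs.

**Step 6: one normal subgroup for all bad elements.** If there are no bad elements, put $N=1$. By the remark in Step 3, $P$ is then $(n+K)$-Engel and we are done, as $F=n+K$. Otherwise, for bad $h$ write $|N_h|=p^{\kappa_h}$, so
$$\kappa_h=k_h-\rho j_h\ge(3n+2)j_h,\qquad v_{N_h}(h)=j_h<\kappa_h,$$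
the second by (9). Choose a bad $g$ with $\kappa_g$ maximal and put $N=N_g$. It is cyclic, and normal by Lemma 5.2.

*Claim: $N_h^{p^{nj_h}}\le N_g$ for every bad $h$.* By Lemma 5.2 every element of $P$ acts on $N_g$ and on $N_h$. Let $\alpha=v_{N_g}(h)$ and $\beta=v_{N_h}(g)$.

(A) Suppose $\alpha\le j_h$. By (10), $N_g^{p^{nj_h}}\le C_h$, and $N_h^{p^{nj_h}}\le N_h\le C_h$. In the cyclic group $C_h$ we compare orders: $\kappa_h-nj_h\le\kappa_g-nj_h$, so $N_h^{p^{nj_h}}\le N_g^{p^{nj_h}}\le N_g$.

(B) Suppose $\beta\le j_h$. By (10), $N_h^{p^{nj_h}}\le C_g$, and its order is at most $p^{\kappa_h}\le|N_g|$. Since $N_g\le C_g$ and $C_g$ is cyclic, $N_h^{p^{nj_h}}\le N_g$.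

(C) Suppose $\alpha,\beta>j_h$. Now we need an element acting visibly on both groups. The elements $v\in P$ with $v_{N_g}(v)>j_g$ are those acting trivially on $N_g/N_g^{p^{j_g+1}}$ (recall $j_g<\kappa_g$), so they form a subgroup. It does not contain $g=(g^2h)(gh)^{-1}$. So some $u\in\{gh,g^2h\}$ has $v_{N_g}(u)\le j_g$. On $N_h$ the element $g$ acts trivially modulo $N_h^{p^{j_h+1}}$, because $\beta>j_h$, and $v_{N_h}(h)=j_h<\kappa_h$, so $v_{N_h}(u)=j_h$. By (10), $N_g^{p^{nj_g}}$ and $N_h^{p^{nj_h}}$ both lie in $C_u$, hence are comparable. If the second is contained in the first, the claim holds. Otherwise $D:=N_g^{p^{nj_g}}\le N_h^{p^{nj_h}}\le N_h$, and $|D|=p^\delta$ with $\delta=\kappa_g-nj_g>j_g$. We apply (9) to $D$ inside $N_g$ and inside $N_h$. First, $j_g=v_D(g)=\min(\beta,\delta)$, and as $\delta>j_g$ we get $\beta=j_g$, so $j_g>j_h$. Next, $D\le N_h$ gives $v_D(h)=\min(j_h,\delta)=j_h$. Finally, $D\le N_g$ gives $v_D(h)=\min(\alpha,\delta)>j_h$. This is a contradiction, and the claim is proved.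

*$P/N$ is $F$-Engel.* Let $x,h\in P$. If $h$ is bad, then $[x,{}_nh]\in C_h$, so by (8) applied on $C_h$ and by the claim
$$[x,{}_{n+\rho+n}h]\in C_h^{p^{(\rho+n)j_h}}=N_h^{p^{nj_h}}\le N,$$
and $2n+\rho\le F$. If $h$ is not bad, then $[x,{}_{n+K}h]=1$ by the remark in Step 3, and $n+K=F$. This proves Theorem C. $\square$

## 6. Pronilpotent groups

**Proposition 6.1.** Let $Q=\prod_pQ_p$ be pronilpotent with PS, where $Q_p$ is the Sylow pro-$p$ subgroup. Then there are closed normal procyclic $N_p\le Q_p$ with all $Q_p/N_p$ Engel and, for some $F$, $Q_p/N_p$ $F$-Engel for all but finitely many $p$.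

*Proof.* We first find one $n$ such that $Q_p$ satisfies $C(n)$ for almost all $p$. If there is none, then for each $i$ infinitely many $Q_p$ violate $C(i)$, and we can choose distinct primes $p_1,p_2,\dots$ and $g_i\in Q_{p_i}$ such that the set $\{[x,{}_ig_i]:x\in Q_{p_i}\}$ lies in no procyclic subgroup. Let $g\in Q$ have components $g_i$ at $p_i$ and trivial components at the other primes, and let $C$ be a procyclic sink of $g$. The projection of $C$ to $Q_{p_i}$ is procyclic, so there is $x_i\in Q_{p_i}$ with $[x_i,{}_ig_i]$ outside it. Let $x$ have components $x_i$, and $1$ elsewhere. Then $[x,{}_ig]\notin C$ for all $i$, a contradiction.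

For the primes with $C(n)$ and $p\ge p_0(n)$, which are almost all, use Theorem C. For the remaining finitely many primes use Proposition 4.1. $\square$

## 7. Gluing: the primes of $R$ need no further subgroup

We prove Theorem A. Let $G$ have PS, let $R$ be as in (2) and $Q=G/R=\prod_pQ_p$. Let $R_p$ be the Sylow pro-$p$ subgroup of $R$ and
$$\pi=\{p:R_p\ne1\}.$$

**Step 1: the characters $\theta_p$.** For $p\in\pi$ the group $R_p/R_p^p$ has order $p$. Let $\theta_p:G\to\mathbb F_p^*$ be the action of $G$ on it, a continuous homomorphism. As $R$ is abelian, $\theta_p$ factors through $Q$, and we use the same letter there. It is trivial on $Q_p$, since $|\mathbb F_p^*|$ is prime to $p$. Moreover $\theta_p\ne1$. To see this, take a finite quotient of $G$ in which the image $\bar R_p$ of $R_p$ is non-trivial. There the image of $R$ is $\gamma_\infty=[\gamma_\infty,G]$, so its Sylow subgroup satisfies $\bar R_p=[\bar R_p,G]$. This is impossible if $G$ centralizes $\bar R_p/\bar R_p^p$, which is the same as $R_p/R_p^p$.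

**Step 2: an element with $\theta_p(g)\ne1$ has trivial long commutators in $Q_p$.** This is the general form of Example 2.3: the sink of $g$ must contain all of $R_p$, and a procyclic group has no room for anything else at $p$.

**Lemma 7.1.** Let $p\in\pi$, $\theta_p(g)\ne1$, $C$ a procyclic sink of $g$, and $t=[x,{}_mg]\in C$, $[x,{}_{m+1}g]\in C$. Then $t$ has trivial image in $Q_p$.

*Proof.* By Lemma 1.1, $g$ normalizes $\overline{\langle t\rangle}$, hence also its Sylow pro-$p$ subgroup $D=\overline{\langle t_p\rangle}$, where $t_p$ is the $p$-component of $t$ in $C$. If $r$ generates $R_p$, then $r^g=r^\zeta$ with $\zeta\equiv\theta_p(g)\not\equiv1$ modulo $p$, so $\zeta-1\in\mathbb Z_p^*$. Hence every $[r,{}_ig]=r^{(\zeta-1)^i}$ generates $R_p$. For large $i$ it lies in $C$, so $R_p\le C$. So $D$ and $R_p$ are closed subgroups of the Sylow pro-$p$ subgroup of $C$, and one contains the other.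

The image of $t$ in $Q_p$ is that of $t_p$, because the other components of $t$ map trivially to the pro-$p$ group $Q_p$. If $D\le R_p$, this image is trivial, as wanted.

Otherwise $1\ne R_p<D$. Now $g$ acts on $D$ as a power $\eta\in\mathbb Z_p^*$. Restricting to $R_p$ gives $\eta\equiv\theta_p(g)\not\equiv1\pmod p$, so $[D,g]=D$. Since $D\cap R\le R_p<D$, the image $\bar D\le Q_p$ of $D$ is non-trivial, and $[\bar D,g]=\bar D$. But $g$ acts on $Q_p$ as conjugation by its $Q_p$-component. In a finite $p$-group, $[\bar D,g]=\bar D$ with $g$ in the group forces $\bar D=1$ by nilpotency. Applying this in all finite quotients of $Q_p$ gives $\bar D=1$, a contradiction. $\square$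

**Step 3: $\prod_{p\in\pi}Q_p$ is Engel.**

**Lemma 7.2.** $\prod_{p\in\pi}Q_p$ is Engel.

*Proof.* Suppose $x=(x_p)$ and $s=(s_p)$ satisfy $[x,{}_ms]\ne1$ for all $m$. The idea is to lift $s$ to $G$ and use Lemma 7.1. The lift must satisfy $\theta_p\ne1$. The component at $p$ does not influence $\theta_p$, so for one prime we can arrange this by changing the other components.

(α) *One prime.* Suppose that for some $p\in\pi$, $[x_p,{}_ms_p]\ne1$ for all $m$. As $\theta_p$ is non-trivial on $Q$ but trivial on $Q_p$, there is $g\in G$ with $Q_p$-component $s_p$ and $\theta_p(g)\ne1$. Let $\tilde x\in G$ lift $x_p$. For large $m$ Lemma 7.1 gives that the $Q_p$-component $[x_p,{}_ms_p]$ of $[\tilde x,{}_mg]$ is $1$, a contradiction.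

(β) *Infinitely many primes.* Otherwise put $S_i=\{p\in\pi:[x_p,{}_is_p]\ne1\}$. These sets are non-empty and decrease with $i$, and each $p$ lies in only finitely many of them. So all $S_i$ are infinite, and there are distinct $p_1,p_2,\dots\in\pi$ with
$$[x_{p_i},{}_is_{p_i}]\ne1\qquad(i\ge1).\tag{15}$$
We look for one $g\in Q$ with $g_{p_i}=s_{p_i}$ and $\theta_{p_i}(g)\ne1$ for infinitely many $i$. The lift $g=s$ may fail for all $i$, because nothing prevents $\theta_{p_i}(s)=1$. Changing components to repair one $\theta_{p_i}$ may spoil $g_{p_k}=s_{p_k}$ for another $k$. We let chance decide.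

For each $q\in\pi$ toss a fair coin $\epsilon_q\in\{0,1\}$, and for each prime $q$ choose $h_q\in Q_q$ at random with respect to Haar measure, all choices independent. Put $g_q=s_q$ if $q\in\pi$ and $\epsilon_q=1$, and $g_q=h_q$ otherwise. For $p\in\pi$ let $Y_p$ be the event "$\epsilon_p=1$ and $\theta_p(g)\ne1$". The kernel of $\theta_p$ on $Q$ is open, so it contains all but finitely many $Q_q$. Hence $Y_p$ is described by clopen conditions on finitely many coordinates, and it is measurable.

We bound $\Pr(Y_p)$ from below. As $\theta_p$ is continuous, non-trivial, and trivial on $Q_p$, there is $q\ne p$ with $\theta_p|_{Q_q}\ne1$. Fix all data for the primes other than $q$. With probability at least $\frac12$ we have $g_q=h_q$. In that case $\theta_p(h_q)$ is uniformly distributed on a non-trivial subgroup of $\mathbb F_p^*$, so $\theta_p(g)=1$ with probability at most $\frac12$. Hence $\theta_p(g)\ne1$ with conditional probability at least $\frac14$, and so also with probability at least $\frac14$. As $\theta_p$ is trivial on $Q_p$, the value $\theta_p(g)$ does not depend on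 $\epsilon_p,h_p$, so it is independent of $\epsilon_p$. Therefore $\Pr(Y_p)\ge\frac18$.

By Fatou's lemma for events, $\Pr(\limsup Y_{p_i})\ge\limsup\Pr(Y_{p_i})\ge\frac18>0$. So some choice of $(\epsilon,h)$ lies in infinitely many $Y_{p_i}$. Fix it. Lift the corresponding $g$, and $x$ (extended by $1$ outside $\pi$), to $\tilde g,\tilde x\in G$. Let $m_0\ge1$ be such that $[\tilde x,{}_m\tilde g]$ lies in a procyclic sink of $\tilde g$ for all $m\ge m_0$. Take $i\ge m_0$ with $Y_{p_i}$ occurring. Then $g_{p_i}=s_{p_i}$ and $\theta_{p_i}(\tilde g)\ne1$, and Lemma 7.1 gives $[x_{p_i},{}_{m_0}s_{p_i}]=1$. As $i\ge m_0$, this contradicts (15). $\square$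

**Step 4: the subgroup $M$.** Take $N_p$ from Proposition 6.1 applied to $Q$, which has PS as a quotient of $G$. We use these only for $p\notin\pi$. There is one more point to arrange. The preimage of $\prod_{p\notin\pi}N_p$ is an extension of $R$ by a procyclic group of coprime order, but it need not be abelian, since $N_p$ may act non-trivially on $R$. We therefore replace $N_p$ by
$$N_p'=\overline{[N_p,Q_p]}\le N_p\qquad(p\notin\pi),$$
which is again procyclic and normal. If $Q_p/N_p$ is $F$-Engel, then $Q_p/N_p'$ is $(F+1)$-Engel, because $[x,{}_Fh]\in N_p$ implies $[x,{}_{F+1}h]\in N_p'$. In the same way, if $Q_p/N_p$ is Engel, so is $Q_p/N_p'$. As almost all $Q_p/N_p$ are $F$-Engel for one $F$ and the finitely many others are Engel, the product $\prod_{p\notin\pi}Q_p/N_p'$ is Engel: for a given pair of elements, take the maximum of $F+1$ and the finitely many exponents at the exceptional primes.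

Let $M$ be the preimage in $G$ of $\prod_{p\notin\pi}N_p'$. It is closed and normal, and
$$G/M\cong\prod_{p\in\pi}Q_p\times\prod_{p\notin\pi}Q_p/N_p'$$
is Engel by Lemma 7.2, hence locally nilpotent by Fact 1.

**Step 5: $M$ is procyclic.** Since $\prod_{p\notin\pi}N_p'\le\overline{Q'}$, and $\overline{Q'}$ is the image of $\overline{G'}$, we have $M\le\overline{G'}R$. The automorphism group of the procyclic group $R$ is abelian, so $\overline{G'}\le C_G(R)$. Also $R\le C_G(R)$, as $R$ is abelian. Hence $M\le C_G(R)$, that is, $R$ is central in $M$. The quotient $M/R\cong\prod_{p\notin\pi}N_p'$ is procyclic, as a product of procyclic pro-$p$ groups for different primes. So $M$ is topologically generated by the central subgroup $R$ and one further element, and $M$ is abelian. Therefore $M$ is the product of its Sylow subgroups $M_p$. Since $R$ is pro-$\pi$ and $M/R$ involves only primes outside $\pi$, we have $M_p=R_p$ for $p\in\pi$ and $M_p\cong N_p'$ for $p\notin\pi$. All $M_p$ are procyclic, so $M$ is procyclic. This proves Theorem A. $\blacksquare$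

## 8. One sink for all elements

We prove Theorem B.

**(a) implies (b).** A procyclic subgroup that contains a sink of $g$ is itself a sink of $g$. So under (a) every element has an Engel sink that is a procyclic subgroup, and (b) is Theorem A.

**(b) implies (c).** Let $M$ be closed, normal and procyclic with $G/M$ locally nilpotent. For $x,g\in G$ the image in $G/M$ of the abstract subgroup $\langle x,g\rangle$ is nilpotent. So $[x,{}_ng]\in M$ for all large $n$, and $M$ is an Engel sink of every $g\in G$.

**(c) implies (a).** The subgroup $M$ is procyclic and is a sink of every $g$. $\blacksquare$
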